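# Recording subsets of $\omega_3$ by short sequences of ordinals

## 1. Deleting one point from a set of ordinals

Take the set $A=\{0,1,2,\dots\}\cup\{\omega,\omega+1\}$, whose order type is $\omega+2$. Delete one point and look at the order type again. If we delete a natural number, the remaining naturals still have type $\omega$, so the type is still $\omega+2$. If we delete $\omega$ or $\omega+1$, the type drops to $\omega+1$. So the order type, a single ordinal attached to $A$, notices exactly two of the infinitely many one-point deletions.

This is not special to $\omega+2$. Let $A$ have order type $\alpha+n$ with $\alpha$ zero or a limit and $n<\omega$, and delete the point in position $\beta$. If $\beta<\alpha$, write $\alpha=\beta+1+\gamma$; here $\gamma$ is a nonzero limit, so $1+\gamma=\gamma$ and the new type is $\beta+\gamma+n=\beta+1+\gamma+n=\alpha+n$. If $\beta=\alpha+j$ with $j<n$, the new type is $\alpha+(n-1)$. So exactly $n$ deletions are noticed, and each of them lowers the ordinal.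

Here is another ordinal attached to a set $A$: let $p(A)=1$ if $\omega\subseteq A$, and $p(A)=0$ otherwise. At $A=\omega$ every deletion is noticed, so infinitely many are. At the set of even numbers no deletion is noticed. So one ordinal can notice infinitely many deletions at a badly chosen $A$. We may only hope that there is *some* $A$ at which it notices finitely many.

Suppose this hope were justified, and for many ordinals at once. Attach to every $A\subseteq\kappa$ a sequence $\Phi(A)$ of ordinals of length $\epsilon<\kappa$, and suppose there is an $A$ with $\kappa$ points at which each entry of the sequence notices only finitely many deletions. Then altogether about $|\epsilon|\cdot\omega<\kappa$ deletions are noticed, most deletions leave $\Phi(A)$ unchanged, and $\Phi$ is not injective. A subset of $\kappa$ could not be recorded by fewer than $\kappa$ ordinals.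

The axiom of choice destroys the hope: a well-ordering of $\mathscr P(\kappa)$ gives an injection of $\mathscr P(\kappa)$ into the ordinals, a faithful record of length one. So we leave choice behind and ask, under determinacy, how many ordinals it takes to record a subset of $\omega_3$.

## 2. Short sequences against arbitrary subsets of $\omega_3$

We work in $\mathsf{ZF}$. Write $|X|\le|Y|$ if $X$ injects into $Y$, and $|X|<|Y|$ if $|X|\le|Y|$ and $\neg(|Y|\le|X|)$. A cardinal is an ordinal that does not inject into any smaller ordinal. For an ordinal $\kappa$ and $\epsilon\le\kappa$, $[\kappa]^\epsilon$ is the set of subsets of $\kappa$ of order type $\epsilon$, and $[\kappa]^{<\kappa}=\bigcup_{\epsilon<\kappa}[\kappa]^\epsilon$. We write ${}^\alpha\beta$ for the set of functions from $\alpha$ to $\beta$, ${}^{<\kappa}\kappa=\bigcup_{\epsilon<\kappa}{}^\epsilon\kappa$, and ${}^{<\kappa}\mathrm{ON}=\bigcup_{\epsilon<\kappa}{}^{\epsilon}\mathrm{ON}$ for the class of sequences of ordinals of length less than $\kappa$. Finally, $\Theta$ is the least ordinal onto which $\mathbb R$ does not surject. Without choice, Gödel pairing still gives $|\alpha\times\alpha|=|\alpha|$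 for every infinite ordinal $\alpha$.

Recall that $\mathsf{AD}$ says that every game of length $\omega$ in which two players alternately play natural numbers is determined. $\mathsf{AD}^+$ is a strengthening of $\mathsf{AD}$; its exact form plays no role below, since the proof uses only $\mathsf{AD}$.

A set in $[\kappa]^{<\kappa}$ is recorded faithfully by its increasing enumeration, which is a sequence in ${}^{<\kappa}\kappa$. An arbitrary subset of $\kappa$ is recorded by a sequence of $\kappa$ bits. The problem, posed in "1 Introduction", https://www.cambridge.org/core/product/55241881F18383BAD1E30856BBE86E71/core-reader, is to prove or disprove, under $\mathsf{AD}^+$, that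
$$|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|.$$
Be careful with $[\omega_3]^{<\omega_3}$: it does not consist of the bounded subsets only. Under $\mathsf{AD}$, $\omega_3$ is singular with $\mathrm{cof}(\omega_3)=\omega_2$, so some sets of order type $\omega_2$ are unbounded in $\omega_3$.

The following background under $\mathsf{AD}^+$ locates the problem.

- **(B1)** If $\alpha,\beta,\gamma,\delta$ are cardinals with $\omega\le\alpha\le\beta<\Theta$ and $\omega\le\gamma\le\delta<\Theta$, then $|{}^\alpha\beta|\le|{}^\gamma\delta|$ if and only if $\alpha\le\gamma$ and $\beta\le\delta$.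
- **(B2)** If $\kappa<\Theta$ is an uncountable cardinal and $\epsilon<\kappa$, then $|{}^\epsilon\kappa|<|{}^{<\kappa}\kappa|$.

Consequently $|[\omega_3]^{\omega_2}|<|[\omega_3]^{<\omega_3}|\le|\mathscr P(\omega_3)|$. To see the strict inequality, note that $[\omega_3]^{\omega_2}\subseteq[\omega_3]^{<\omega_3}$ and that $[\omega_3]^{\omega_2}$ injects into ${}^{\omega_2}\omega_3$ by enumeration. Moreover ${}^{<\omega_3}\omega_3$ injects into $[\omega_3]^{<\omega_3}$: code the graph of $f:\epsilon\to\omega_3$ by Gödel pairing as a subset of $\omega_3$ of size at most $\omega_2$, hence of order type less than $\omega_3$. (The empty graph comes only from the empty function.) So $|[\omega_3]^{<\omega_3}|\le|[\omega_3]^{\omega_2}|$ would give $|{}^{<\omega_3}\omega_3|\le|{}^{\omega_2}\omega_3|$, against (B2).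

The second inequality is strict too, and much more is true.

**Theorem 2** ($\mathsf{AD}^+$; only $\mathsf{AD}$ is used, through (F1) and (F2) of Section 5)**.** For every cardinal $\kappa$ with $\omega_1\le\kappa\le\omega_\omega$ there is no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$. Hence $|[\kappa]^{<\kappa}|<|\mathscr P(\kappa)|$. In particular $|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|$.

With the background this gives, under $\mathsf{AD}^+$,
$$|[\omega_3]^{\omega_2}|<|[\omega_3]^{<\omega_3}|<|\mathscr P(\omega_3)|.$$

The "hence" is immediate: $[\kappa]^{<\kappa}\subseteq\mathscr P(\kappa)$, and increasing enumeration injects $[\kappa]^{<\kappa}$ into ${}^{<\kappa}\kappa\subseteq{}^{<\kappa}\mathrm{ON}$. So an injection $\mathscr P(\kappa)\to[\kappa]^{<\kappa}$ would give one into ${}^{<\kappa}\mathrm{ON}$.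

## 3. Where Cantor, splitting by length, and partitions of $\omega_3$ stop

**Cantor's argument at $\omega$.** For $\kappa=\omega$ the inequality is easy. A finite set $s\subseteq\omega$ is coded by the number $\sum_{i\in s}2^i$ (so $\{0,2\}$ is coded by $5$), hence $|[\omega]^{<\omega}|=|\omega|$, and Cantor's theorem gives $|\omega|<|\mathscr P(\omega)|$. The argument rests on $[\omega]^{<\omega}$ being no larger than $\omega$. By (B2) and the coding of graphs just given, $[\omega_3]^{<\omega_3}$ is strictly larger than ${}^{1}\omega_3$, that is, than $\omega_3$. Cantor's theorem excludes an injection of $\mathscr P(\omega_3)$ into $\omega_3$ and says nothing about an injection into the larger set.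

**Splitting by length.** The next thing to try is (B1). We have $|\mathscr P(\omega_3)|=|{}^{\omega_3}\omega_3|$: characteristic functions give one direction, graphs coded as subsets of $\omega_3$ the other. By (B1), ${}^{\omega_3}\omega_3$ does not inject into ${}^{\omega_2}\omega_3$. Since every $\epsilon<\omega_3$ injects into $\omega_2$, there is no injection of $\mathscr P(\omega_3)$ into ${}^\epsilon\omega_3$ for any fixed $\epsilon<\omega_3$. Now suppose $\Phi:\mathscr P(\omega_3)\to{}^{<\omega_3}\omega_3$ is injective, and split $\mathscr P(\omega_3)$ into $\omega_3$ pieces according to the length of $\Phi(A)$. We would be done if one piece were as large as $\mathscr P(\omega_3)$. But (B1) gives no reason for that, and the analogous statement is false for ${}^{<\omega_3}\omega_3$: it is the union of the $\omega_3$ pieces ${}^\epsilon\omega_3$, each strictly smaller than the whole by (B2). One has to handle all lengths at once.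

**Partition relations on $\omega_3$.** Section 1 asks for an $A$ that is typical with respect to $\Phi$, and determinacy provides a tool for finding typical objects.

**Definition.** For an uncountable cardinal $\lambda$, the relation $\lambda\to(\lambda)^\lambda_2$ means: for every $P:[\lambda]^\lambda\to2$ there is $H\in[\lambda]^\lambda$ with $P$ constant on $[H]^\lambda$. Such an $H$ is called homogeneous for $P$.

As an example, let $P(K)$ record whether the least element of $K$ is a limit ordinal. The set $H$ of nonzero limit ordinals below $\lambda$ is homogeneous, and so is the set of successor ordinals below $\lambda$.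

Could we use this relation with $\lambda=\omega_3$? No: *if $\lambda\to(\lambda)^\lambda_2$, then $\lambda$ is regular.* Suppose $\eta=\mathrm{cof}(\lambda)<\lambda$ and cut $\lambda$ into $\eta$ consecutive intervals, each of size less than $\lambda$. Color $K\in[\lambda]^\lambda$ by whether its first two elements lie in the same interval, and let $H$ be homogeneous. Any $x<y$ in $H$ are the first two elements of some $K\in[H]^\lambda$, namely $\{x,y\}\cup\{z\in H:z>y\}$. So either all elements of $H$ lie in one interval, or they lie in different intervals. In the first case $|H|<\lambda$, and in the second $|H|\le\eta<\lambda$, a contradiction either way. Since $\omega_3$ is singular under $\mathsf{AD}$, it does not have the partition property.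

What is available is $\omega_1\to(\omega_1)^{\omega_1}_2$, and the fact that $\omega_3$ is the order type of an ultrapower of $\omega_1$. So we describe functions on $\omega_3$ by data on $\omega_1$, and apply the partition relation to the data.

## 4. Coordinates in an ultrapower

Let $w$ be an ultrafilter on a set $X$. The ultrapower ${}^X\lambda/w$ consists of the classes $[g]_w$ of functions $g:X\to\lambda$ modulo equality $w$-almost everywhere, where "for $w$-almost all $x$" means "for a set of $x$ belonging to $w$". It is ordered by $[f]_w<[g]_w$ iff $f(x)<g(x)$ for $w$-almost all $x$. This order is linear because $w$ is an ultrafilter. A subset of $X$ whose complement is in $w$ is called null.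

**Setting (∗).**

- $\lambda$ is an uncountable cardinal with $\lambda\to(\lambda)^\lambda_2$.
- $J\ne\emptyset$ is a set and $\langle X_j:j\in J\rangle$ are disjoint nonempty sets such that $X=\bigcup_jX_j$ is well-orderable with $|X|\le\lambda$.
- $w_j$ is an ultrafilter on $X_j$ such that ${}^{X_j}\lambda/w_j$ is well-ordered, of order type $\theta_j$. We identify it with $\theta_j$.
- $\mathbb A=\{(j,a):j\in J,\ a<\theta_j\}$ is the set of *coordinates*, and $\kappa=|\mathbb A|$.
- $\mathbb B$ is the set of functions $A$ on $\mathbb A$ with $A(j,a)<\theta_j$.

Three points need checking. First, $J$ is well-orderable: send $j$ to the least element of $X_j$ in a fixed well-ordering of $X$, which is injective as the $X_j$ are disjoint. Hence $\mathbb A$ is well-orderable and $\kappa$ makes sense. Second, the constant functions with values $\xi<\lambda$ represent strictly increasing elements of the ultrapower, so $\theta_j\ge\lambda$ and $\kappa\ge\lambda>\omega$. Third,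
$$|\mathbb B|\le|\mathscr P(\kappa)|.$$
Indeed $(j,a)\mapsto a$ maps $\mathbb A$ onto the ordinal $\bigcup_j\theta_j$, so this ordinal has size at most $\kappa$. Each $A\in\mathbb B$ is, as a graph, a subset of $\mathbb A\times\bigcup_j\theta_j$, which has size $\kappa$.

**Example (one point).** Let $J$ be a singleton and $X=\{x\}$. Then $[g]$ is determined by $g(x)$, so $\theta=\lambda$, the coordinates are the ordinals below $\lambda$, $\kappa=\lambda$, and $\mathbb B={}^\lambda\lambda$ up to renaming.

**Example (an ultrapower larger than $\lambda$).** Let $X=\lambda=\omega_1$ and let $w$ be an ultrafilter containing all sets $\{x:x>\xi\}$, $\xi<\omega_1$, with a well-ordered ultrapower. The identity function is above every constant, so $\theta>\omega_1$: the coordinates go on beyond $\omega_1$. Adding $1$ pointwise gives the successor, since $[f]>[g]$ implies $f(x)\ge g(x)+1$ for almost all $x$.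

**Theorem 1** ($\mathsf{ZF}$)**.** Assume (∗), and let $\Phi:\mathbb B\to{}^{<\kappa}\mathrm{ON}$ be any function. Then there are $A\in\mathbb B$ and $A_a\in\mathbb B$ $(a\in\mathbb A)$, where $A_a$ differs from $A$ exactly at the coordinate $a$, such that
$$\big|\{a\in\mathbb A:\Phi(A_a)\ne\Phi(A)\}\big|\le|(\epsilon+1)\times\omega|<\kappa,\qquad\epsilon=\operatorname{length}\Phi(A).$$
In particular some fiber of $\Phi$ has at least $\kappa$ elements. Hence there is no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$.

Compare with Section 1: instead of deleting a point from a set, we lower the value of a function at one coordinate.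

## 5. Reaching $\omega_3$ and $\omega_\omega$ from $\omega_1$

Let $\mu$ be the club filter on $\omega_1$: a set is in $\mu$ iff it contains a closed unbounded subset of $\omega_1$. Its $n$-fold product $\mu^n$ on $[\omega_1]^n$ is obtained by iterating "almost all". For $n=2$, a set $U\subseteq[\omega_1]^2$ is in $\mu^2$ iff for $\mu$-almost all $\alpha$, for $\mu$-almost all $\beta$ (we may take $\beta>\alpha$), $\{\alpha,\beta\}\in U$. For instance, $\{\{\alpha,\beta\}:\alpha+1<\beta\}\in\mu^2$, because for each $\alpha$ the set of $\beta>\alpha+1$ is club. We quote the following facts under $\mathsf{AD}$.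

- **(F1)** (Martin) $\omega_1\to(\omega_1)^{\omega_1}_2$. See Kanamori, *The Higher Infinite*, §28.
- **(F2)** (Solovay) $\mu$ is an $\omega_1$-complete ultrafilter on $\omega_1$. (Martin, Kunen, Solovay) For $n\ge1$, ${}^{[\omega_1]^n}\omega_1/\mu^n$ is well-ordered of type $\omega_{n+1}$. See Kechris, *AD and projective ordinals*, Cabal Seminar 76–77; Jackson, *Structural consequences of AD*, Handbook of Set Theory; also Kleinberg, *Infinitary Combinatorics and the Axiom of Determinateness*, LNM 612.

If one prefers to quote (F2) from $\mathsf{AD}+\mathsf{DC}$, one applies it in $L(\mathbb R)$, which satisfies $\mathsf{AD}+\mathsf{DC}$ by Kechris. By the Moschovakis coding lemma, $V$ and $L(\mathbb R)$ have the same subsets of each ordinal below $\Theta^{L(\mathbb R)}$. So they have the same $\omega_n$, the same functions $[\omega_1]^n\to\omega_1$, and the same $\mu$, and (F2) transfers to $V$.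

**Proof of Theorem 2 from Theorem 1.** Take $\lambda=\omega_1$; the partition relation is (F1).

- For $\kappa=\omega_3$: let $J$ be a singleton, $X=[\omega_1]^2$, $w=\mu^2$. Then $|X|=\omega_1$, $\theta=\omega_3$ by (F2), and $\kappa=|\mathbb A|=\omega_3$.
- For $\kappa=\omega_{n+1}$ with $n\ge1$: in the same way use $[\omega_1]^n$ and $\mu^n$. For $\kappa=\omega_1$: use a one-point $X$.
- For $\kappa=\omega_\omega$: let $J=\omega\setminus\{0\}$, $X_n=[\omega_1]^n$, $w_n=\mu^n$. The $X_n$ are disjoint and nonempty, and their union, the set of nonempty finite subsets of $\omega_1$, is well-orderable of size $\omega_1$. Here $\mathbb A$ is the disjoint union of the ordinals $\omega_{n+1}$, $n\ge1$. It contains a copy of each of them and is contained in $\omega\times\omega_\omega$, so $|\mathbb A|=\omega_\omega$.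

Theorem 1 says that $\mathscr P(\kappa)$ does not inject into ${}^{<\kappa}\mathrm{ON}$. The statement about $[\kappa]^{<\kappa}$ was derived from this in Section 2. $\square$

The rest of the lecture proves Theorem 1. From here on we assume (∗) and work in $\mathsf{ZF}$.

## 6. Nodes, graphs, and stacks

**Functions on nodes.** The purpose of this step is to describe some members of $\mathbb B$ by functions on a set of size $\lambda$, although $\mathbb A$ may be much larger than $\lambda$.

Let $N=X\times\lambda$. Its elements are called *nodes*; $|N|=\lambda$, and we fix a bijection $\pi:N\to\lambda$. If $a=(j,[g]_{w_j})$ with $g:X_j\to\lambda$, we say that $g$ *represents* the coordinate $a$. Let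
$$D_g=\{(x,g(x)):x\in X_j\}\subseteq N$$
be its graph, and $\chi_g:N\to\{0,1\}$ the characteristic function of $D_g$. For $h:N\to\lambda$ define $A_h\in\mathbb B$ by
$$A_h(j,[g])=[x\mapsto h(x,g(x))]_{w_j}.$$
So the value of $A_h$ at $a$ is read off from $h$ along the graph of a representative of $a$. It is well defined: if $g(x)=g'(x)$ for almost all $x$, then $h(x,g(x))=h(x,g'(x))$ for almost all $x$.

*Examples.* If $h(x,\gamma)=\gamma$, then $A_h(j,a)=a$. If $h(x,\gamma)=\gamma+1$, then $A_h(j,a)=a+1$. If $J$ is a singleton, $X=\lambda$ and $h(x,\gamma)=x$, then $A_h$ is constant with value the class of the identity. In the one-point example of Section 4, nodes are the same thing as coordinates, $D_g$ is a single node, and $A_h$ is $h$ itself.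

For functions $h,h'$ on $N$, write $h\approx h'$ if for every $j$, for $w_j$-almost all $x\in X_j$, $h$ and $h'$ agree at all nodes $(x,\gamma)$, $\gamma<\lambda$. For functions on $N\times2$ we require agreement at both levels. This is an equivalence relation because each $w_j$ is a filter. Three facts will be used.

- **(a)** *If $h\approx h'$, then $A_h=A_{h'}$.* For $g:X_j\to\lambda$ we have $h(x,g(x))=h'(x,g(x))$ for almost all $x\in X_j$.
- **(b)** *If $g,g'$ represent the same coordinate, then $D_g$ and $D_{g'}$ differ only at nodes $(x,\gamma)$ with $x$ in a $w_j$-null set,* namely the null set where $g(x)\ne g'(x)$.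
- **(c)** *If $g$ represents $a$ and $h'=h$ off $D_g$, then $A_{h'}(b)=A_h(b)$ for every coordinate $b\ne a$.* Let $a=(j,[g])$ and $b=(j',[r])$. If $j'\ne j$, then $D_r\cap D_g=\emptyset$, since $X_j\cap X_{j'}=\emptyset$. If $j'=j$, then $[r]\ne[g]$, so $r(x)\ne g(x)$ for almost all $x$ because $w_j$ is an ultrafilter; for such $x$ the node $(x,r(x))$ is not in $D_g$.

Fact (c) is what makes the passage beyond $\lambda$ possible. A node lies on many graphs, but changing $h$ along one whole graph changes $A_h$ at no coordinate but that one. Graphs of different coordinates meet only over a null set of $x$.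

**Stacks.** The purpose of this step is to put the functions on nodes into a form to which the partition relation applies, with spare values at each node.

**Definition.** For $2\le k\le\omega$, a *$k$-stack* is a function $S:N\times k\to\lambda$ such that

- $S(n,m)<S(n,m')$ if $m<m'$, and
- $S(n,m)<S(n',m')$ whenever $\pi(n)<\pi(n')$.

It is *in* $H\subseteq\lambda$ if all its values lie in $H$.

So over each node there are $k$ increasing ordinals, and the blocks over different nodes are ordered as $\pi$ orders the nodes. Since $\lambda$ is an uncountable cardinal and $k\le\omega$, every ordinal below $\lambda$ is uniquely of the form $k\cdot c+m$ with $c<\lambda$ and $m<k$, and all such $k\cdot c+m$ are below $\lambda$. So if $|H|=\lambda$ and $F:\lambda\to H$ is increasing, then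
$$S(n,m)=F(k\cdot\pi(n)+m)$$
is a $k$-stack in $H$. In particular there are $k$-stacks in every $H\in[\lambda]^\lambda$.

For $k=3$ this correspondence $F\mapsto S$ is a bijection between the increasing functions $\lambda\to H$ and the 3-stacks in $H$: given $S$, the function $F(3\cdot\pi(n)+m)=S(n,m)$ is increasing by the two clauses of the definition. Increasing functions $\lambda\to H$ correspond to their ranges, the elements of $[H]^\lambda$. This gives:

**(P)** *For each $2$-coloring of the 3-stacks and each $H\in[\lambda]^\lambda$ there is $H'\in[H]^\lambda$ such that all 3-stacks in $H'$ have the same color.*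

To verify (P), let $E:\lambda\to H$ be the increasing enumeration, and color $K\in[\lambda]^\lambda$ by the color of the 3-stack that corresponds to the set $E[K]$. Let $H_0$ be homogeneous and $H'=E[H_0]$. Every 3-stack in $H'$ corresponds to a set $E[K]$ with $K\in[H_0]^\lambda$, so all have the same color.

**Windows.** The purpose of this step is to describe the move "lower at one coordinate" inside a stack. For a $k$-stack $S$ and $t:N\to\omega$ with $t(n)+1<k$ for all $n$, let $S[t]$ be the 2-stack
$$S[t](n,m)=S(n,t(n)+m)\qquad(m<2).$$
We write $S[0]$ and $S[1]$ for constant $t$. So $S[t]$ looks at two adjacent levels over each node, starting at level $t(n)$.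

*Example.* In the one-point case, with $\pi$ the identification of nodes with ordinals, $T(\gamma,m)=3\cdot\gamma+m$ is a 3-stack. At the node $5$ its levels are $15,16,17$. If $D_g=\{5\}$, then $T[0]$ shows $(15,16)$ at this node and $T[\chi_g]$ shows $(16,17)$; elsewhere the two windows agree.

Why two levels? In a 2-stack $e$ the upper level will give a function $A\in\mathbb B$, and the lower level will give the values to which $A$ may be lowered. For a 4-stack $S$, passing from $S[1]$ to $S[1-\chi_g]$ slides the window down by one level along $D_g$. This replaces the upper value by the old lower value exactly along the graph, and what results is again a window of the same kind.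

## 7. An ordinal notices finitely many lowerings

**Definition.** A function $O$ from 2-stacks to $\mathrm{ON}$ is *invariant* if $e\approx e'$ implies $O(e)=O(e')$.

**Main Lemma.** Let $O$ be invariant. There is $H\in[\lambda]^\lambda$ such that for every 4-stack $S$ in $H$:
$$O(S[1-\chi_g])\le O(S[1])\ \text{ for all coordinates } a=(j,[g]),\ \text{ with equality for all but finitely many } a.$$

By (b) and invariance, $O(S[1-\chi_g])$ depends only on $a$: if $g,g'$ represent $a=(j,[g])$, then $\chi_g$ and $\chi_{g'}$ agree at all nodes $(x,\gamma)$ with $x$ outside a null subset of $X_j$, so $S[1-\chi_g]\approx S[1-\chi_{g'}]$. The same remark applies to every window below.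

*Why $H$ is needed.* Take $\lambda=\omega_1$ and the one-point case, with nodes the ordinals $\gamma<\omega_1$. Here $\approx$ is equality, so every $O$ is invariant. Let $O(e)=1$ if $e(n,1)$ is a limit ordinal for every $n<\omega$, and $O(e)=0$ otherwise. The 4-stack with levels
$$\omega\cdot(2\cdot\gamma)+1,\quad\omega\cdot(2\cdot\gamma)+2,\quad\omega\cdot(2\cdot\gamma+1),\quad\omega\cdot(2\cdot\gamma+1)+1$$
over $\gamma$ (a stack, since $\gamma<\gamma'$ gives $2\cdot\gamma+2\le2\cdot\gamma'$) has $O(S[1])=1$, as $S(n,2)$ is a limit for all $n$. Sliding down at any $n<\omega$ puts the successor $S(n,1)$ on the upper level and gives $O=0$. So infinitely many lowerings are noticed, as with the function $p$ in Section 1. If $H$ is the set of nonzero limit ordinals below $\omega_1$, every window of every stack in $H$ has $O=1$, and nothing is noticed.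

*How homogeneity helps.* If a typical window can be slid in some way that makes $O$ smaller, then the slid window is typical too, so it can be slid again, and $O$ would decrease forever. We phrase this with a minimal value of $O$, so that no choices are needed along the way.

**Step 1: sliding up never decreases $O$.** Color a 3-stack $T$ with $1$ if there is $g$ representing a coordinate with $O(T[\chi_g])<O(T[0])$, and with $0$ otherwise. By (P) let $H_1\in[\lambda]^\lambda$ be such that all 3-stacks in $H_1$ have the same color.

Suppose this color is $1$. Let $S$ be an $\omega$-stack in $H_1$. Choose $t:N\to\omega$ such that $O(S[t])$ is minimal among all such $t$; this is one choice, from a nonempty class of ordinals that has a least element. Then $T(n,m)=S(n,t(n)+m)$, $m<3$, is a 3-stack in $H_1$. We have $T[0]=S[t]$, and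
$$T[\chi_g](n,m)=T(n,\chi_g(n)+m)=S(n,t(n)+\chi_g(n)+m),$$
so $T[\chi_g]=S[t+\chi_g]$. Since $T$ has color $1$, some $g$ gives $O(S[t+\chi_g])<O(S[t])$, contradicting the minimality of $t$. So the color is $0$:
$$O(T[\chi_g])\ge O(T[0])\quad\text{for all 3-stacks } T\text{ in } H_1\text{ and all } g.\tag{1}$$

**Step 2: sliding down decreases $O$ at only finitely many coordinates.** Color a 3-stack $T$ with $1$ if the set
$$\{a=(j,[g]):O(T[1-\chi_g])<O(T[1])\}$$
is infinite, and with $0$ otherwise. By (P) let $H\in[H_1]^\lambda$ be such that all 3-stacks in $H$ have the same color.

Suppose this color is $1$. Let $S$ be a 4-stack in $H$. We slide down along several graphs. For a finite set $s$ of coordinates choose representatives of its elements (finitely many choices), let $\chi_s$ be the characteristic function of the union of the corresponding sets $D_g$, and let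
$$T_s(n,m)=S(n,1-\chi_s(n)+m)\qquad(m<3).$$
The levels used are at most $1+2=3$, so this is a 3-stack in $H$. Changing the representatives changes $\chi_s$, by (b), only over finitely many null sets; so up to $\approx$ the 2-stack $T_s[1]$ does not change, and the ordinal $O(T_s[1])$ depends only on $s$. Choose a finite $s$ with $O(T_s[1])$ minimal, and fix representatives for it.

Since $T_s$ has color $1$, infinitely many coordinates are available, and so there is a coordinate $b\notin s$, represented by some $g$, with
$$O(T_s[1-\chi_g])<O(T_s[1]).\tag{2}$$
Compare the left side with $T_{s\cup\{b\}}$, formed with the same representatives and $g$: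
$$T_s[1-\chi_g](n,m)=S(n,2-\chi_s(n)-\chi_g(n)+m),$$
$$T_{s\cup\{b\}}[1](n,m)=S(n,2-\chi_{s\cup\{b\}}(n)+m).$$
These agree except at nodes where $\chi_s=\chi_g=1$, that is, at nodes in the intersection of $D_g$ with one of the $D_{g'}$ representing elements of $s$. As $b\notin s$, each $g'$ represents a coordinate other than $b$, so by the argument for (c) such nodes $(x,\gamma)$ occur only for $x$ in a null set; as $s$ is finite, the union of these null sets is null. Hence the two 2-stacks are $\approx$. By invariance and (2), $O(T_{s\cup\{b\}}[1])<O(T_s[1])$, contradicting the minimality of $s$. So all 3-stacks in $H$ have color $0$.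

Note what "infinite" was for: sliding down a second time along the same graph is not allowed for, so we need a noticed coordinate outside the finite set $s$.

**Step 3: combining the two steps in a 4-stack.** Let $S$ be a 4-stack in $H$. First, let $T$ be its restriction to levels $0,1,2$. Then $T$ is a 3-stack in $H$ with $T[1]=S[1]$ and $T[1-\chi_g]=S[1-\chi_g]$. By Step 2, $O(S[1-\chi_g])<O(S[1])$ for only finitely many $a=(j,[g])$.

Second, fix $g$ and let $T'(n,m)=S(n,1-\chi_g(n)+m)$, $m<3$. This is a 3-stack in $H\subseteq H_1$, with $T'[0]=S[1-\chi_g]$, and
$$T'[\chi_g](n,m)=S(n,1-\chi_g(n)+\chi_g(n)+m)=S(n,1+m),$$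
so $T'[\chi_g]=S[1]$. By (1), $O(S[1])\ge O(S[1-\chi_g])$. Hence the inequality holds for all $a$, and it is strict for only finitely many. $\square$

## 8. All entries of a record at once

Let $\Phi:\mathbb B\to{}^{<\kappa}\mathrm{ON}$ be given. We prove Theorem 1.

**Step 1: turning $\Phi$ into a family of single ordinals.** To treat the length like the entries, put
$$\hat\Phi(A)(i)=\begin{cases}1+\Phi(A)(i)&\text{if } i<\operatorname{length}\Phi(A),\\0&\text{for other ordinals } i.\end{cases}$$
The map $\xi\mapsto1+\xi$ is injective and never $0$, so no information is lost. For a 2-stack $e$ let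
$$A^e=A_{e(\cdot,1)},\qquad B^e=A_{e(\cdot,0)}.$$
Since $e(n,0)<e(n,1)$ at every node, $B^e(a)<A^e(a)$ for every coordinate $a$. Let $A^e_a\in\mathbb B$ be $A^e$ with its value at $a$ replaced by $B^e(a)$, and put
$$\Delta_i(e)=\{a\in\mathbb A:\hat\Phi(A^e_a)(i)\ne\hat\Phi(A^e)(i)\}\qquad(i\in\mathrm{ON}).$$
This is the set of lowerings noticed by the $i$-th entry. We want a 2-stack $e$ for which *all* $\Delta_i(e)$ are finite.

It is tempting to apply the Main Lemma to $O_i(e)=\hat\Phi(A^e)(i)$ for each $i$ separately. This is invariant, and one does obtain a set $H_i$ that works for this $i$. But we need one stack for up to $\kappa$ many $i$, hence a set of size $\lambda$ inside all $H_i$, and the intersection of $\lambda$ sets in $[\lambda]^\lambda$ can be empty: $\bigcap_{\xi<\lambda}(\lambda\setminus\xi)=\emptyset$. The way out is a single ordinal that names the first entry that misbehaves, together with its value.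

**Step 2: one ordinal for the first bad entry.** Define $O(e)=0$ if all $\Delta_i(e)$ are finite. Otherwise let $i(e)$ be the least $i$ with $\Delta_i(e)$ infinite, and let
$$O(e)=1+\langle i(e),\hat\Phi(A^e)(i(e))\rangle,$$
where $\langle\cdot,\cdot\rangle$ is Gödel pairing of ordinals. The ordinal $O(e)$ depends only on the pair $(A^e,B^e)$, and this pair depends only on $e$ up to $\approx$ by (a). So $O$ is invariant. Let $H$ be as in the Main Lemma, let $S$ be any 4-stack in $H$, and put
$$e=S[1],\qquad A=A^e,\qquad A_a=A^e_a.$$
For $a=(j,[g])$ let $e^a=S[1-\chi_g]$. Up to $\approx$ this does not depend on the representative $g$, so neither $O(e^a)$ nor $A^{e^a}$ does.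

**Step 3: sliding the window lowers $A$ at one coordinate.** We claim
$$A^{e^a}=A_a.\tag{3}$$
The upper level of $e^a$ is $n\mapsto S(n,2-\chi_g(n))$ and the upper level of $e$ is $S(\cdot,2)$. They agree off $D_g$, so by (c) $A^{e^a}(b)=A(b)$ for $b\ne a$. On $D_g$ the upper level of $e^a$ equals $S(\cdot,1)$, the lower level of $e$. The value at $a$ is read along $D_g$, so $A^{e^a}(a)=B^e(a)$. This is (3).

**Step 4: every $\Delta_i(e)$ is finite.** Suppose not, and let $i=i(e)$, so that $O(e)\ne0$. By the Main Lemma, $O(e^a)=O(e)$ for all but finitely many $a$. For such $a$ we have $O(e^a)\ne0$, and decoding the pair gives $i(e^a)=i$ and $\hat\Phi(A^{e^a})(i)=\hat\Phi(A)(i)$. By (3) the latter says $\hat\Phi(A_a)(i)=\hat\Phi(A)(i)$, that is, $a\notin\Delta_i(e)$. So $\Delta_i(e)$ is finite, contradicting the choice of $i$.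

Note that equality in the Main Lemma is used here, not only the absence of a decrease.

**Step 5: counting the noticed coordinates.** Let $\epsilon=\operatorname{length}\Phi(A)<\kappa$. We claim
$$\{a:\Phi(A_a)\ne\Phi(A)\}\subseteq\bigcup_{i\le\epsilon}\Delta_i(e).\tag{4}$$
Let $\Phi(A_a)\ne\Phi(A)$. If $\hat\Phi(A_a)$ and $\hat\Phi(A)$ differ at some $i<\epsilon$, then $a\in\Delta_i(e)$. If they agree at all $i<\epsilon$, then $\hat\Phi(A_a)(i)\ne0$ for these $i$, so $\operatorname{length}\Phi(A_a)\ge\epsilon$ and $\Phi(A_a)$ extends $\Phi(A)$. Being different from $\Phi(A)$, it is a proper extension, so $\hat\Phi(A_a)(\epsilon)\ne0=\hat\Phi(A)(\epsilon)$ and $a\in\Delta_\epsilon(e)$. This proves (4).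

Fix a well-ordering of $\mathbb A$. Send $a$ in the union in (4) to the pair consisting of the least $i\le\epsilon$ with $a\in\Delta_i(e)$ and the position of $a$ in the finite set $\Delta_i(e)$. This is an injection into $(\epsilon+1)\times\omega$, defined without choice. Since $\kappa$ is an uncountable cardinal and $\epsilon<\kappa$, we have $|(\epsilon+1)\times\omega|<\kappa$. This is the displayed bound of Theorem 1. Also $A_a(a)=B^e(a)<A(a)$, so $A_a$ differs from $A$ exactly at $a$, as required.

**Step 6: a large fiber, and no injection.** Since $|\mathbb A|=\kappa$ and fewer than $\kappa$ coordinates are exceptional, there are $\kappa$ many $a$ with $\Phi(A_a)=\Phi(A)$. These $A_a$ are different from $A$ and pairwise distinct: for $a\ne b$ we have $A_a(a)\ne A(a)=A_b(a)$. So the fiber of $\Phi$ containing $A$ has at least $\kappa$ elements.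

Finally, suppose there were an injection $\mathscr P(\kappa)\to{}^{<\kappa}\mathrm{ON}$. By Section 4 there is an injection $\mathbb B\to\mathscr P(\kappa)$. Their composition would be an injective $\Phi:\mathbb B\to{}^{<\kappa}\mathrm{ON}$, which we have just excluded. This proves Theorem 1, and with Section 5 it proves Theorem 2. $\blacksquare$

## 9. The length and the exceptional set cannot be improved

**Range.** Sections 6–8 use no choice: every selection was of finitely many objects, or of one object realizing a least ordinal. $\mathsf{AD}$ enters only through (F1) and (F2), so $\mathsf{AD}$ suffices for Theorem 2, for all $\omega_1\le\kappa\le\omega_\omega$. Theorem 1 itself holds in $\mathsf{ZF}$ for every $\kappa$ arising as in (∗) from any uncountable $\lambda$ with $\lambda\to(\lambda)^\lambda_2$.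

**Length.** In "no injection of $\mathscr P(\kappa)$ into ${}^{<\kappa}\mathrm{ON}$" one cannot replace "$<\kappa$" by $\kappa$, since characteristic functions inject $\mathscr P(\kappa)$ into ${}^\kappa2$.

**Exceptional set.** For infinite $\epsilon<\kappa$ we have $|(\epsilon+1)\times\omega|=|\epsilon|$, and this bound is attained. Choose $E\subseteq\mathbb A$ with $|E|=|\epsilon|$, fix an enumeration of $E$ in length $|\epsilon|$, and let $\Phi(A)$ be $A\restriction E$ listed along this enumeration. If $A_a$ differs from $A$ exactly at $a$, then $\Phi(A_a)\ne\Phi(A)$ if and only if $a\in E$. So for every $A$ the exceptional set is exactly $E$.
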